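\title{The average order of a connected induced subgraph\\ in graphs of minimum degree three}

\begin{abstract}
We prove that in a connected graph of order $n$ with minimum degree at least $3$ the average order of a connected induced subgraph is larger than $n/2$, and that among these graphs the complete graph is the unique minimizer of the average. The proof rests on an identity that compares the cut vertices of connected sets with the vertices at distance at least two from them, and that reduces the question to a local count. The same identity gives the bound for all $2$-connected graphs and for bridgeless graphs in which no triangle hangs from a cut vertex. Two families of examples show that minimum degree $3$ cannot be replaced by minimum degree $2$, nor by the absence of vertices of degree $2$.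
\end{abstract}

\section{The question and the results}\label{sec:intro}

All graphs are finite and simple. Let $G$ be a graph with vertex set $V$ and order $n=|V|$. A \emph{connected set} of $G$ is a nonempty set $S\subseteq V$ such that the induced subgraph $G[S]$ is connected. We write $\mathcal C$ for the family of connected sets, $c(G)=|\mathcal C|$ for their number, and
\[
A(G)=\frac1{c(G)}\sum_{S\in\mathcal C}|S|
\]
for the \emph{average order of a connected induced subgraph} of $G$. The ratio $A(G)/n$ is the probability that a uniformly random vertex lies in an independently chosen, uniformly random connected set. To compare $A(G)$ with $n/2$ without denominators, put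
\begin{equation}\label{eq:D}
D(G)=\sum_{S\in\mathcal C}\bigl(2|S|-n\bigr)=2\,c(G)\Bigl(A(G)-\frac n2\Bigr).
\end{equation}

Three families show the range of behavior.
\begin{itemize}
\item In the complete graph $K_n$ every nonempty set is connected. The map $S\mapsto V\setminus S$ shows that $2|S|-n$ sums to $0$ over all subsets of $V$, and the empty set accounts for $-n$. Hence $D(K_n)=n$ and $A(K_n)=\frac n2+\frac{n}{2(2^n-1)}=\frac{n2^{n-1}}{2^n-1}$.
\item In the cycle $C_n$ there are $n$ arcs of each order $k=1,\dots,n-1$, and there is the whole cycle. Hence $D(C_n)=\sum_{k=1}^{n-1}n(2k-n)+n=n$.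
\item In the path $P_n$ there are $n-k+1$ intervals of order $k$. Their number is $n(n+1)/2$ and their orders sum to $n(n+1)(n+2)/6$, so $A(P_n)=(n+2)/3$, which is below $n/2$ as soon as $n>4$.
\end{itemize}
In a path a connected set can grow in at most two directions and is stopped by the ends, so short sets outnumber long ones. When every vertex has three or more neighbors, a small connected set has many ways to grow, and one expects the balance to tip toward large sets. The most one can hope for is essentially $n/2$, because $A(K_n)-n/2$ tends to $0$. This suggests the following question, posed as an open problem in~\cite{AverageOrder}.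

\medskip
\noindent\textbf{Question.} \emph{Is $A(G)\ge n/2$ for every connected graph $G$ of order $n$ with minimum degree at least $3$?}
\medskip

The symmetry that settles $K_n$ and $C_n$ is not available in general, since the complement of a connected set need not be connected. Nevertheless the answer is yes, with strict inequality.

\begin{theorem}\label{thm:deg3}
Let $G$ be a connected graph of order $n$ with minimum degree at least $3$. Then $D(G)\ge n$, that is, $A(G)\ge\frac n2+\frac{n}{2c(G)}>\frac n2$. Moreover $D(G)=n$ if and only if $G$ is complete. Consequently
\[
A(G)\ \ge\ A(K_n)=\frac{n2^{n-1}}{2^n-1},\qquad\text{with equality if and only if }G=K_n .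
\]
\end{theorem}

The method applies to two further classes of graphs, for which we recall the standard terms. A graph is \emph{disconnected} if it has at least two components; in particular the empty graph is not disconnected. A \emph{cut vertex} of a connected graph $H$ is a vertex $a$ such that $H-a$ is disconnected, and a \emph{bridge} is an edge whose deletion disconnects $H$. A connected graph is \emph{$2$-connected} if it has at least $3$ vertices and no cut vertex, and \emph{bridgeless} if it has no bridge. We identify a component with its vertex set.

\begin{theorem}\label{thm:2conn}
Let $G$ be a $2$-connected graph of order $n$. Then $D(G)\ge n$, and so $A(G)\ge A(K_n)$ with equality if and only if $G=K_n$. Moreover $D(G)=n$ if and only if $G$ is $K_n$, $C_n$, or $K_4$ minus an edge.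
\end{theorem}

\begin{theorem}\label{thm:bridgeless}
Let $G$ be a connected bridgeless graph of order $n\ge3$. Suppose that there are no cut vertex $a$ and component $K$ of $G-a$ such that $G[K\cup\{a\}]$ is a triangle. Then $D(G)\ge n$.
\end{theorem}

Theorems~\ref{thm:deg3} and~\ref{thm:bridgeless} cover different graphs: two copies of $K_4$ joined by an edge satisfy only the hypothesis of the former, and cycles only that of the latter. The last result shows that the degree condition of Theorem~\ref{thm:deg3} cannot be weakened in either of the two natural ways.

\begin{theorem}\label{thm:examples}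
\begin{itemize}
\item[(i)] For every $n\ge6$ there is a connected graph $G$ of order $n$ with minimum degree $2$ and $A(G)<n/2$.
\item[(ii)] For every $M\ge3$ there is a connected graph $G$ of order $n=2M$ with no vertex of degree $2$ and $A(G)<n/2$.
\end{itemize}
\end{theorem}

The comparison with $K_n$ in Theorems~\ref{thm:deg3} and~\ref{thm:2conn} is a formal consequence of the inequality $D(G)\ge n$, and we dispose of it now.

\begin{lemma}\label{lem:compare}
If $G$ has order $n$ and $D(G)\ge n$, then $A(G)\ge A(K_n)$, with equality if and only if $G=K_n$.
\end{lemma}

\begin{proof}
Since $c(G)\le 2^n-1$, formula~\eqref{eq:D} gives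
\[
A(G)=\frac n2+\frac{D(G)}{2c(G)}\ge\frac n2+\frac n{2c(G)}\ge\frac n2+\frac{n}{2(2^n-1)}=A(K_n).
\]
Equality forces $c(G)=2^n-1$. Then every set of two vertices is connected, so $G$ is complete.
\end{proof}

Section~\ref{sec:identity} writes $D(G)-n$ as a sum of local terms, one for each connected set $S$ and each component of the part of $G$ far from $S$. Section~\ref{sec:rooted} gives the lower bounds for counts of connected sets that control these terms. Sections~\ref{sec:deg3}--\ref{sec:examples} prove the four theorems in order.

\section{Cut vertices against far vertices}\label{sec:identity}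

From now on $G$ is connected. For a connected set $S$ let $N(S)$ be the set of vertices outside $S$ that have a neighbor in $S$, and let
\[
F(S)=V\setminus\bigl(S\cup N(S)\bigr)
\]
be the set of vertices \emph{far from $S$}, those at distance at least $2$ from every vertex of $S$. We write $N(v)$ for $N(\{v\})$, the set of neighbors of $v$, and add a subscript when the graph is not $G$.

\subsection*{Matching inside pairs with outside pairs}
Consider all pairs $(S,v)$ with $S\in\mathcal C$ and $v\in V$. Call the pair \emph{inside} if $v\in S$ and \emph{outside} otherwise. Since $2|S|-n=|S|-(n-|S|)$, the number $D(G)$ is the number of inside pairs minus the number of outside pairs. The natural way to turn an outside pair $(S,v)$ into an inside pair is to add $v$ to $S$. This works exactly when $v\in N(S)$, and the pairs left unmatched on either side are easy to describe. A \emph{cut pair} is a pair $(T,a)$ with $T\in\mathcal C$ and $a$ a cut vertex of $G[T]$. Let $\gamma_2$ and $\gamma_{\ge3}$ be the numbers of cut pairs $(T,a)$ for which $G[T\setminus\{a\}]$ has exactly two and at least three components, respectively.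

\begin{proposition}\label{prop:first}
$\displaystyle D(G)=n+\gamma_2+\gamma_{\ge3}-\sum_{S\in\mathcal C}|F(S)|.$
\end{proposition}

\begin{proof}
An inside pair $(T,v)$ is of one of three kinds: $T\setminus\{v\}$ is empty, or is a connected set, or induces a disconnected graph. There are $n$ pairs of the first kind and $\gamma_2+\gamma_{\ge3}$ of the third. An outside pair $(S,v)$ has $v\in N(S)$ or $v\in F(S)$. The map $(S,v)\mapsto(S\cup\{v\},v)$ sends the outside pairs with $v\in N(S)$ to inside pairs of the second kind. It is a bijection between these two classes, with inverse $(T,v)\mapsto(T\setminus\{v\},v)$: here $v\in N(T\setminus\{v\})$ because $T$ is connected and has at least two vertices. These two classes cancel in the difference, and what remains is the formula.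
\end{proof}

So $D(G)\ge n$ means that there are at least as many cut pairs as there are pairs $(S,v)$ with $v$ far from $S$. The difficulty is that the two counts belong to different sets: $S$ has far vertices when it is small, and cut vertices are found in other, larger sets. We have to say which cut pairs pay for the far vertices of $S$. The smallest instructive case is the $4$-cycle.

\begin{example}\label{ex:C4}
Let $G=C_4$ with vertices $1,2,3,4$ in cyclic order. Only singletons have far vertices, one each, so $\sum_S|F(S)|=4$. The cut pairs are the four arcs on three vertices with their middle vertex, so $\gamma_2=4$, $\gamma_{\ge3}=0$ and $D=4+4-4=4$. Take $S=\{1\}$, with $F(S)=\{3\}$. The far vertex $3$ can be joined to $S$ through $2$ or through $4$, which produces the cut pairs $(\{1,2,3\},2)$ and $(\{1,4,3\},4)$. The same two cut pairs arise from $S=\{3\}$ and its far vertex $1$. Thus each cut pair is shared by the two pieces into which the cut vertex splits its set, and $S=\{1\}$ needs two cut pairs, each worth $\frac12$, to pay for one far vertex.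
\end{example}

\subsection*{The local formula}
In general we join $S$, through one vertex $a\in N(S)$, to a connected set $C\subseteq F(S)$. Such a set $C$ lies in one component of $G[F(S)]$, so the count splits over these components, which we call the \emph{far components} of $S$; let $\mathcal K(S)$ be the set of them. For a connected set $K$ we call the vertices of $N(K)$ the \emph{attachments} of $K$. For $a\in N(K)$ let $\kappa(a,K)$ be the number of connected sets $C\subseteq K$ that contain a neighbor of $a$, and define the \emph{surplus} of $K$ by
\[
\sigma(K)=\sum_{a\in N(K)}\kappa(a,K)-2|K| .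
\]
The surplus depends on $K$ and $G$ only, not on the set $S$ from which $K$ is far.

\begin{lemma}\label{lem:far}
Let $S\in\mathcal C$ and $K\in\mathcal K(S)$. Then $\emptyset\ne N(K)\subseteq N(S)$. If $N(K)=\{a\}$, then $a$ is a cut vertex of $G$, the set $K$ is a component of $G-a$, and $S$ is disjoint from $K\cup\{a\}$.
\end{lemma}

\begin{proof}
Since $G$ is connected and $K\ne V$, the set $N(K)$ is nonempty. Let $a\in N(K)$. Then $a\notin F(S)$, for otherwise $a$ would belong to the component $K$, and $a\notin S$, because no vertex of $F(S)$ has a neighbor in $S$. Hence $a\in N(S)$. If $N(K)=\{a\}$, then $K$ is connected and has no neighbor outside itself in $G-a$, so it is a component of $G-a$. The nonempty set $S$ avoids $K\subseteq F(S)$ and $a\in N(S)$, so $G-a$ has a second component.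
\end{proof}

\begin{proposition}\label{prop:local}
\begin{equation}\label{eq:local}
D(G)=n+\gamma_{\ge3}+\frac12\sum_{S\in\mathcal C}\ \sum_{K\in\mathcal K(S)}\sigma(K).
\end{equation}
\end{proposition}

\begin{proof}
Call $(S,a,C)$ a \emph{link} if $S\in\mathcal C$, $a\in N(S)$, and $C\subseteq F(S)$ is a connected set containing a neighbor of $a$. We count links in two ways.

Given a link, put $T=S\cup\{a\}\cup C$. The set $T$ is connected, since $a$ has a neighbor in each of the connected sets $S$ and $C$. No edge joins $S$ to $C\subseteq F(S)$, so $G[T\setminus\{a\}]$ has exactly the two components $S$ and $C$. Conversely, let $(T,a)$ be a cut pair such that $G[T\setminus\{a\}]$ has exactly two components $S$ and $C$. Since $T$ is connected, $a$ has a neighbor in each of them, and since no edge joins them, $C\subseteq F(S)$ and $S\subseteq F(C)$. So $(T,a)$ comes from exactly two links, $(S,a,C)$ and $(C,a,S)$. The number of links is $2\gamma_2$.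

Now fix $S$. In a link $(S,a,C)$ the connected set $C$ lies in exactly one far component $K$, and $a\in N(K)$ because $a\notin K$ and $a$ has a neighbor in $C$. Conversely, if $K\in\mathcal K(S)$, $a\in N(K)$, and $C\subseteq K$ is a connected set containing a neighbor of $a$, then $(S,a,C)$ is a link, because $a\in N(S)$ by Lemma~\ref{lem:far}. So the number of links with first entry $S$ is $\sum_{K}\sum_{a\in N(K)}\kappa(a,K)$. Since also $|F(S)|=\sum_K|K|$, summing over $S$ gives
\[
2\gamma_2-2\sum_S|F(S)|=\sum_S\sum_{K\in\mathcal K(S)}\sigma(K),
\]
and Proposition~\ref{prop:first} gives~\eqref{eq:local}.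
\end{proof}

To prove $D(G)\ge n$ it is therefore enough to show that no far component has negative surplus. The next example shows how the minimum degree enters.

\begin{example}\label{ex:windmill}
For $t\ge1$ let $W_t$ consist of two copies of $K_{t+1}$ that share one vertex $a$. Then $n=2t+1$ and the minimum degree is $t$. A connected set containing $a$ has no far vertex. The other connected sets are the $2(2^t-1)$ nonempty subsets $S$ of one of the two components of $W_t-a$, and the only far component of such an $S$ is the other component $K$. It has the single attachment $a$, and all $2^t-1$ nonempty subsets of $K$ are counted by $\kappa(a,K)$, so $\sigma(K)=2^t-1-2t$. A set of pairwise nonadjacent vertices of $W_t$ has at most two elements, so $\gamma_{\ge3}=0$. Hence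
\[
D(W_t)=2t+1+(2^t-1)(2^t-1-2t).
\]
For $t=1$ (the path $P_3$) and $t=2$ (two triangles with a common vertex) the surplus is $-1$, and $D=2$ is less than $n=3$ and $n=5$, respectively. For $t=3$ the surplus is $+1$ and $D=14>7$.
\end{example}

\section{Connected sets through a root}\label{sec:rooted}

To bound $\kappa(a,K)$ from below we count the connected sets that contain a given connected set $R$. Growing $R$ one vertex at a time gives one set of each order. If $R$ can grow in two directions, the two directions can be followed independently inside a spanning tree, and the count roughly doubles.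

\begin{lemma}\label{lem:root}
Let $H$ be a connected graph, let $R$ be a connected set of $H$, and let $M=|V(H)|-|R|$.
\begin{itemize}
\item[(a)] For each $k$ with $|R|\le k\le|V(H)|$ some connected set of order $k$ contains $R$. In particular at least $M+1$ connected sets of $H$ contain $R$.
\item[(b)] If $|N_H(R)|\ge2$, then at least $2M$ connected sets of $H$ contain $R$.
\item[(c)] If exactly $|V(H)|$ connected sets of $H$ contain the vertex $w$, then $H$ is a path with end $w$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) A connected set $X\ne V(H)$ has $N_H(X)\ne\emptyset$, and adding a vertex of $N_H(X)$ gives a connected set with one more vertex. Start from $R$ and repeat.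

(b) Let $u_1\ne u_2$ be vertices of $N_H(R)$, with edges $r_1u_1$ and $r_2u_2$, where $r_1,r_2\in R$. A spanning tree of $H[R]$ together with these two edges is a tree, and every acyclic subgraph of a connected graph extends to a spanning tree. Let $\Gamma$ be a spanning tree of $H$ obtained in this way. Deleting the edge $r_1u_1$ splits $\Gamma$ into a tree $\Gamma_1$ containing $u_1$ and a tree $\Gamma_2$ containing $R\cup\{u_2\}$, and $R$ is a connected set of $\Gamma_2$. Put $p=|V(\Gamma_1)|\ge1$ and $q=|V(\Gamma_2)|-|R|\ge1$, so that $p+q=M$. By~(a) there are at least $q+1$ connected sets $X$ of $\Gamma_2$ containing $R$, and at least $p$ connected sets $Y$ of $\Gamma_1$ containing $u_1$; allow also $Y=\emptyset$. Each union $X\cup Y$ is connected in $\Gamma$, through the edge $r_1u_1$ when $Y\ne\emptyset$, hence also in $H$. It determines $X$ and $Y$ as its intersections with the two trees. This gives at least $(p+1)(q+1)=pq+M+1$ connected sets containing $R$. Finally $(p-1)(q-1)\ge0$ means $pq\ge M-1$, so the number is at least $2M$.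

(c) Let $m=|V(H)|$. By~(a) there is exactly one connected set $W_k$ containing $w$ of each order $k=1,\dots,m$. For $k<m$ every $x\in N_H(W_k)$ gives a connected set $W_k\cup\{x\}$ of order $k+1$, so $N_H(W_k)$ is a single vertex $x_{k+1}$ and $W_{k+1}=W_k\cup\{x_{k+1}\}$. With $x_1=w$ we get $W_k=\{x_1,\dots,x_k\}$. If $x_{k+1}$ were adjacent to $x_j$ with $j<k$, then $N_H(W_j)$ would contain $x_{k+1}\ne x_{j+1}$, which is impossible. Since $x_{k+1}$ has a neighbor in $W_k$, its only neighbor there is $x_k$. Thus $H$ is the path $x_1x_2\cdots x_m$.
\end{proof}

The bound in~(b) is attained when $H$ is a path and $R$ is its second vertex: an interval containing $R$ has two possible left ends and $M$ possible right ends. Part~(a) alone settles all far components with more than one attachment.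

\begin{lemma}\label{lem:two}
Let $K$ be a connected set of $G$. Then $\kappa(a,K)\ge|K|$ for every $a\in N(K)$. Hence $\sigma(K)\ge0$ if $|N(K)|\ge2$.
\end{lemma}

\begin{proof}
Let $w\in K$ be a neighbor of $a$. By Lemma~\ref{lem:root}(a) at least $|K|$ connected sets of $G[K]$ contain $w$.
\end{proof}

What remains are the far components with a single attachment $a$, for which we need $\kappa(a,K)\ge2|K|$. By Lemma~\ref{lem:far} these are components hanging from a cut vertex, and the three positive theorems differ only in how they deal with them.

\section{Minimum degree three}\label{sec:deg3}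

Let $G$ have minimum degree at least $3$ and let $K$ be a far component with $N(K)=\{a\}$. All neighbors of a vertex of $K$ lie in $K\cup\{a\}$. So in $H=G[K]$ the neighbors of $a$ have degree at least $2$ and all other vertices have degree at least $3$. The next lemma is stated for exactly this situation. Lemma~\ref{lem:root}(b) applied to one neighbor of $a$ gives $2|K|-2$ sets, two fewer than needed, and the work consists in finding the missing ones.

\begin{lemma}\label{lem:deg}
Let $H$ be a connected graph of order $m$ and let $Z\subseteq V(H)$ be nonempty. Suppose that $\deg_H(v)\ge2$ for $v\in Z$ and $\deg_H(v)\ge3$ for $v\notin Z$. Then at least $2m$ connected sets of $H$ meet $Z$.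
\end{lemma}

\begin{proof}
\emph{Case 1: $|Z|\ge2$.} Let $w\ne w'$ be in $Z$. Since $\deg_H(w)\ge2$, Lemma~\ref{lem:root}(b) gives at least $2(m-1)$ connected sets containing $w$. Since $\deg_H(w')\ge2$, the vertex $w'$ has a neighbor $y\ne w$. The sets $\{w'\}$ and $\{w',y\}$ meet $Z$ and avoid $w$. The total is at least $2m$.

If $Z=\{w\}$, only sets containing $w$ count. We split them according to whether they contain a fixed neighbor $u_1$ of $w$. Lemma~\ref{lem:root}(b) with $R=\{w,u_1\}$ gives at least $2(m-2)$ sets that do, provided that $|N_H(R)|\ge2$, and it then suffices to exhibit four sets that do not.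

\emph{Case 2: $Z=\{w\}$ and $\deg_H(w)\ge3$.} Let $u_1,u_2,u_3$ be distinct neighbors of $w$. Then $N_H(R)\supseteq\{u_2,u_3\}$, and $\{w\}$, $\{w,u_2\}$, $\{w,u_3\}$, $\{w,u_2,u_3\}$ are four connected sets that contain $w$ and avoid $u_1$.

\emph{Case 3: $Z=\{w\}$ and $N_H(w)=\{u_1,u_2\}$.} Every vertex other than $w$ has degree at least $3$. So $u_1$ has a neighbor $z\notin\{w,u_2\}$, and $N_H(R)\supseteq\{u_2,z\}$. Also $u_2$ has a neighbor $y\notin\{w,u_1\}$, and $y$ has a neighbor $y'\notin\{u_1,u_2\}$. Here $y'\ne w$, because $y$ is not a neighbor of $w$. So $w,u_2,y,y'$ are distinct vertices, different from $u_1$, each adjacent to the previous one, and $\{w\}$, $\{w,u_2\}$, $\{w,u_2,y\}$, $\{w,u_2,y,y'\}$ are the four sets required.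
\end{proof}

\begin{remark}\label{rem:deg}
Neither degree condition can be lowered by one. For $H=K_2$ and $Z=V(H)$ there are $3<4$ sets; this is the component in $W_2$ of Example~\ref{ex:windmill}. For $H=K_3$ and $|Z|=1$ there are $4<6$ sets; this is a triangle attached to the rest of $G$ by a bridge.
\end{remark}

\begin{proof}[Proof of Theorem~\ref{thm:deg3}]
Let $S\in\mathcal C$ and $K\in\mathcal K(S)$. By Lemma~\ref{lem:far}, $K$ has at least one attachment. If it has at least two, then $\sigma(K)\ge0$ by Lemma~\ref{lem:two}. If $N(K)=\{a\}$, then $H=G[K]$ and $Z=N(a)\cap K$ satisfy the hypotheses of Lemma~\ref{lem:deg}, as explained before that lemma, so $\kappa(a,K)\ge2|K|$ and again $\sigma(K)\ge0$. Formula~\eqref{eq:local} gives $D(G)\ge n+\gamma_{\ge3}\ge n$, and~\eqref{eq:D} turns this into $A(G)\ge\frac n2+\frac n{2c(G)}$. The comparison with $K_n$ is Lemma~\ref{lem:compare}.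

We saw in Section~\ref{sec:intro} that $D(K_n)=n$. Suppose that $G$ is not complete. All terms of~\eqref{eq:local} are nonnegative, so to prove $D(G)>n$ we need one far component with positive surplus. We choose $S$ so that the far vertices are attached as densely as possible. If $u$ and $v$ are distinct nonadjacent vertices, then $v\in F(\{u\})$, so there is a connected set $S$ that is maximal under inclusion subject to $F(S)\ne\emptyset$. For $a\in N(S)$ the set $S\cup\{a\}$ is connected and $F(S\cup\{a\})=F(S)\setminus N(a)$. By maximality this set is empty, so every vertex of $N(S)$ is adjacent to every vertex of $F(S)$. Let $K\in\mathcal K(S)$ and $s=|N(S)|$. Then $N(K)=N(S)$ by Lemma~\ref{lem:far}, $s\ge1$, and every connected subset of $K$ contains a neighbor of each attachment. Hence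
\[
\sigma(K)=s\cdot c(G[K])-2|K|,
\]
and every vertex of $K$ has at least $3-s$ neighbors in $K$.
\begin{itemize}
\item If $s\ge3$, the singletons give $c(G[K])\ge|K|$, so $\sigma(K)\ge|K|>0$.
\item If $s=2$, then $G[K]$ has an edge, so $c(G[K])\ge|K|+1$ and $\sigma(K)\ge2$.
\item If $s=1$, then $G[K]$ has minimum degree at least $2$. So $|K|\ge3$, and $G[K]$ has at least $|K|$ edges because the degrees sum to twice the number of edges. The singletons, the edges and $K$ itself give $c(G[K])\ge2|K|+1$, so $\sigma(K)\ge1$.
\end{itemize}
In each case $\sigma(K)>0$, and so $D(G)>n$.
\end{proof}

\section{Two-connected graphs}\label{sec:2conn}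

Without cut vertices no far component has a single attachment, and no degree condition is needed. The interest lies in the case of equality, where Lemma~\ref{lem:root}(c) forces far components to be paths. A vertex is \emph{dominating} if it is adjacent to all other vertices.

\begin{proof}[Proof of Theorem~\ref{thm:2conn}]
Let $G$ be $2$-connected. By Lemma~\ref{lem:far} every far component $K$ has $|N(K)|\ge2$, so $\sigma(K)\ge0$ by Lemma~\ref{lem:two}, and~\eqref{eq:local} gives $D(G)\ge n+\gamma_{\ge3}\ge n$. The comparison with $K_n$ is Lemma~\ref{lem:compare}.

We know that $D(K_n)=D(C_n)=n$. In $K_4$ minus an edge the connected sets are $4$ singletons, $5$ edges, all $4$ triples (each contains a dominating vertex) and $V$, so $D=4\cdot(-2)+5\cdot0+4\cdot2+4=4$.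

Conversely, suppose that $D(G)=n$ and that $G$ is not complete. Then $\gamma_{\ge3}=0$, and $\sigma(K)=0$ for every far component $K$ of every connected set.

\emph{Every non-dominating vertex $x$ has degree $2$.} Let $y\ne x$ be nonadjacent to $x$, and let $K$ be the far component of $\{y\}$ that contains $x$. Since $|N(K)|\ge2$, each $\kappa(b,K)$ is at least $|K|$, and their sum is $2|K|$, we have $|N(K)|=2$ and $\kappa(b,K)=|K|$ for both attachments $b$. If an attachment $b$ had two neighbors $w,w'$ in $K$, then the at least $|K|$ connected subsets of $K$ containing $w$, together with $\{w'\}$, would give $\kappa(b,K)>|K|$. So $b$ has exactly one neighbor $w_b$ in $K$, exactly $|K|$ connected subsets of $K$ contain $w_b$, and by Lemma~\ref{lem:root}(c) the graph $G[K]$ is a path with end $w_b$. If $|K|=1$, then $N(x)=N(K)$ and $x$ has degree $2$. Let $|K|\ge2$. Exactly two edges leave $K$, one to each attachment, and both start at an end of the path. Each end has degree $1$ in $G[K]$ and degree at least $2$ in $G$, since the neighbor of a vertex of degree $1$ would be a cut vertex. So one of the two edges starts at each end, and every vertex of $K$ has degree $2$ in $G$.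

\emph{Classification.} Let $d$ be the number of dominating vertices. Since $G$ is not complete, there are at least two non-dominating vertices. Each has degree $2$ and is adjacent to all dominating vertices, so $d\le2$.
\begin{itemize}
\item If $d=0$, then $G$ is connected and all degrees are $2$, so $G=C_n$.
\item If $d=1$, with dominating vertex $u$, then all degrees in $G-u$ are $1$, and $G-u$ is connected because $u$ is not a cut vertex. So $G-u=K_2$ and $G=K_3$ is complete, a contradiction.
\item If $d=2$, each non-dominating vertex is adjacent to the two dominating vertices and to nothing else. Three non-dominating vertices $x_1,x_2,x_3$ and a dominating vertex $u$ would give the cut pair $(\{u,x_1,x_2,x_3\},u)$ with three components, contrary to $\gamma_{\ge3}=0$. So there are exactly two non-dominating vertices, and $G$ is $K_4$ minus an edge. \qedhere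
\end{itemize}
\end{proof}

\section{Bridgeless graphs}\label{sec:bridgeless}

In a bridgeless graph with vertices of degree $2$ the surplus can be negative. Let $a$ be a cut vertex and $K$ a component of $G-a$ such that $G[K\cup\{a\}]$ is a cycle. Then $G[K]$ is a path of order $m=|K|\ge2$ whose ends are the neighbors of $a$ in $K$. Each end lies in $m$ intervals and only $K$ contains both ends, so $\kappa(a,K)=2m-1$ and $\sigma(K)=-1$. We show first that nothing worse and nothing else can happen, and then pay for these deficits with the term $\gamma_{\ge3}$ of~\eqref{eq:local}, which has not been needed for an inequality so far.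

\begin{lemma}\label{lem:pendant}
Let $G$ be connected and bridgeless, let $a$ be a cut vertex of $G$, let $K$ be a component of $G-a$, and let $m=|K|$. Then $\kappa(a,K)\ge2m-1$, and if equality holds, then $G[K\cup\{a\}]$ is a cycle.
\end{lemma}

\begin{proof}
Let $H=G[K]$, $Z=N(a)\cap K$ and $\kappa=\kappa(a,K)$, so that $\kappa$ is the number of connected sets of $H$ that meet $Z$. For $w\in K$ let $r_w$ be the number of connected sets of $H$ containing $w$. We have $|Z|\ge2$: the set $Z$ is nonempty as $G$ is connected, and if $Z=\{w\}$, then $aw$ would be the only edge leaving $K$, hence a bridge. For two vertices $w_1\ne w_2$ of $Z$ we count the sets containing $w_1$, and the sets containing $w_2$ but not $w_1$. The second count is small when $w_1$ cuts $w_2$ off from much of $H$, but then $w_1$ is a cut vertex of $H$ and the first count is large. This dictates the two cases.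

\emph{Case 1: no vertex of $Z$ is a cut vertex of $H$.} Let $w_1\ne w_2$ be in $Z$. By Lemma~\ref{lem:root}(a), $r_{w_1}\ge m$, and at least $m-1$ connected sets of the connected graph $H-w_1$ contain $w_2$. So $\kappa\ge2m-1$. Suppose that equality holds. Then $r_{w_1}=m$, and exchanging the roles of $w_1$ and $w_2$ gives $r_{w_2}=m$. A third vertex $w_3\in Z$ would give the uncounted set $\{w_3\}$, so $Z=\{w_1,w_2\}$. By Lemma~\ref{lem:root}(c), $H$ is a path with ends $w_1$ and $w_2$, and $G[K\cup\{a\}]$ is a cycle.

\emph{Case 2: some $w_1\in Z$ is a cut vertex of $H$.} We show that $\kappa\ge2m$. The vertex $w_1$ has a neighbor in each component of $H-w_1$, so $\deg_H(w_1)\ge2$ and $r_{w_1}\ge2(m-1)$ by Lemma~\ref{lem:root}(b). Let $w_2\in Z\setminus\{w_1\}$, and let $m_1$ be the order of the component of $H-w_1$ containing $w_2$. By Lemma~\ref{lem:root}(a) at least $m_1$ connected sets contain $w_2$ and avoid $w_1$. So $\kappa\ge r_{w_1}+m_1\ge2m-2+m_1$, and we are done if $m_1\ge2$.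

Let $m_1=1$, and suppose that $\kappa\le2m-1$. Then $r_{w_1}=2(m-1)$, and $Z=\{w_1,w_2\}$ because a third vertex $w_3$ would give the uncounted set $\{w_3\}$. Since $m_1=1$, the only neighbor of $w_2$ in $H$ is $w_1$. So $H'=H-w_2$ is connected, and the connected sets of $H$ containing $w_1$ come in pairs $X$, $X\cup\{w_2\}$, where $X$ is a connected set of $H'$ containing $w_1$. The number of such $X$ is therefore $m-1=|V(H')|$, and by Lemma~\ref{lem:root}(c) the graph $H'$ is a path with end $w_1$. Since $H-w_1$ has a component other than $\{w_2\}$, this path has a second end $z\ne w_1$. The vertex $z$ is not in $Z$, so it is not adjacent to $a$, and it is not adjacent to $w_2$. Hence $z$ has degree $1$ in $G$ and its edge is a bridge, a contradiction.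
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:bridgeless}]
Let $Q$ be the set of triples $(S,a,K)$ such that $a$ is a cut vertex of $G$, $K$ is a component of $G-a$ with $G[K\cup\{a\}]$ a cycle, and $S$ is a connected set disjoint from $K\cup\{a\}$ with $a\in N(S)$.

Let $S\in\mathcal C$ and $K\in\mathcal K(S)$ with $\sigma(K)<0$. By Lemmas~\ref{lem:two} and~\ref{lem:far}, $N(K)=\{a\}$ for a cut vertex $a\in N(S)$, the set $K$ is a component of $G-a$, and $S$ is disjoint from $K\cup\{a\}$. By Lemma~\ref{lem:pendant}, $\sigma(K)=-1$ and $G[K\cup\{a\}]$ is a cycle, so $(S,a,K)\in Q$. Thus the double sum in~\eqref{eq:local} has at most $|Q|$ negative terms, each equal to $-1$, and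
\[
D(G)\ge n+\gamma_{\ge3}-\tfrac12|Q| .
\]

We now assign to each triple of $Q$ its own cut pair with three components. Let $(S,a,K)\in Q$ and let $k,k'$ be the two neighbors of $a$ on the cycle $G[K\cup\{a\}]$. By hypothesis this cycle is not a triangle, so $k$ and $k'$ are nonadjacent. Put $T=S\cup\{a,k,k'\}$. The set $T$ is connected, since $a$ is adjacent to $k$, to $k'$ and to a vertex of $S$. The connected set $S$ lies in a component of $G-a$ other than $K$, so no edge joins it to $k$ or $k'$, and $G[T\setminus\{a\}]$ has exactly the three components $S$, $\{k\}$, $\{k'\}$. The pair $(T,a)$ determines the triple: among the three components of $G[T\setminus\{a\}]$, exactly two lie in a common component of $G-a$, that component is $K$, and the third is $S$. Hence $\gamma_{\ge3}\ge|Q|$ and $D(G)\ge n+\frac12|Q|\ge n$.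
\end{proof}

\begin{remark}
Neither hypothesis can be dropped. By Example~\ref{ex:windmill}, the graph $W_2$ is bridgeless with triangles hanging from its cut vertex and has $D=2<5$; there $k$ and $k'$ are adjacent and $\gamma_{\ge3}=0$. The path $W_1=P_3$ has no triangle but has bridges, and $D=2<3$.
\end{remark}

\section{Two families with average below $n/2$}\label{sec:examples}

Formula~\eqref{eq:local} says where to look for graphs with $D(G)<0$: one needs many connected sets with far components that hang from a single vertex and contain few connected sets near it. Long paths and pendant vertices both provide such components. In each family it is quickest to compute $D$ from the definition~\eqref{eq:D}.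

\begin{proof}[Proof of Theorem~\ref{thm:examples}(i)]
Let $L=n-4\ge2$. Take a path $p_1p_2\cdots p_L$ and four new vertices $x,y,x',y'$, and add edges so that $p_1,x,y$ and $p_L,x',y'$ form triangles. The graph is connected, $p_1$ and $p_L$ have degree $3$, and all other vertices have degree $2$. We sort the connected sets by which of $p_1,p_L$ they contain, and sum $2|S|-n$ over each class.
\begin{itemize}
\item \emph{Both.} The set contains the whole path and any subset of $\{x,y,x',y'\}$. There are $16$ such sets, of average order $L+2$, and they contribute $16\,(2(L+2)-n)=16L$.
\item \emph{Exactly one.} A set containing $p_1$ but not $p_L$ consists of $p_1,\dots,p_\ell$ with $1\le\ell\le L-1$ and any subset of $\{x,y\}$. For each $\ell$ there are $4$ such sets, of average order $\ell+1$. By symmetry between the two ends the class contributes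
\[
2\sum_{\ell=1}^{L-1}4\,\bigl(2(\ell+1)-n\bigr)=8(L-1)(L+2-n)=-16(L-1).
\]
\item \emph{Neither, inside $\{x,y\}$ or $\{x',y'\}$.} The sets $\{x\},\{y\},\{x,y\}$ contribute $8-3n$, so the class contributes $16-6n$.
\item \emph{Neither, inside $\{p_2,\dots,p_{L-1}\}$.} These are the intervals of a path of order $k=L-2=n-6$. If $k\ge1$, their average order is $(k+2)/3<(k+6)/2=n/2$, and if $k=0$ there are none. The contribution is at most $0$.
\end{itemize}
Altogether $D\le16L-16(L-1)+16-6n=32-6n<0$ for $n\ge6$.
\end{proof}

For $n=6$ the graph consists of two triangles joined by an edge. The classes have $16$, $8$, $6$ and $0$ members, $D=-4$, and $A=3-\frac{4}{60}=\frac{88}{30}<3$.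

\begin{proof}[Proof of Theorem~\ref{thm:examples}(ii)]
Take $K_M$ with $M\ge3$ and join each of its vertices $a$ to a new vertex $\ell_a$ of degree $1$. Then $n=2M$ and every degree is $M$ or $1$, so no vertex has degree $2$. A connected set that avoids $K_M$ is one of the $M$ singletons $\{\ell_a\}$, and these contribute $M(2-2M)$ to $D$. A set $S$ that meets $K_M$ is connected if and only if $\ell_a\in S$ implies $a\in S$. Such a set is given by choosing, for each $a$, the intersection $S\cap\{a,\ell_a\}$ among $\emptyset$, $\{a\}$, $\{a,\ell_a\}$, not all choices being $\emptyset$. Write
\[
2|S|-2M=\sum_a\bigl(2\,|S\cap\{a,\ell_a\}|-2\bigr),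
\]
where the three options give the terms $-2$, $0$, $2$. Over all $3^M$ choices each option occurs equally often for each $a$, so the sum is $0$. The excluded choice $S=\emptyset$ accounts for $-2M$, so the sets meeting $K_M$ contribute $2M$. Hence $D=2M+M(2-2M)=4M-2M^2<0$ for $M\ge3$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{AverageOrder}
\emph{The Average Order Of A Connected Induced Subgraph Of A Graph And Union-Intersection Systems},
doi:10.1002/jgt.23024,
\texttt{https://\allowbreak onlinelibrary-\allowbreak wiley-\allowbreak com-443.\allowbreak webvpn.\allowbreak zafu.\allowbreak edu.cn/\allowbreak doi/\allowbreak epdf/\allowbreak 10.1002/\allowbreak jgt.23024}.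

\end{thebibliography}
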